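# Erasing rules in matrix grammars: a language that needs them

## 1. Equality as a first guess, tried on small cases

A context-free grammar may contain rules $A\to\lambda$, where $\lambda$ is the empty word, and the classical textbook theorem says that they are a convenience only: every context-free language, after removal of $\lambda$, has a context-free grammar without such rules. We ask the same question for grammars whose rules come in small packets that must be executed together.

**Definition 1 (matrix grammar).** A matrix grammar (without appearance checking) is a tuple $G=(N,T,S,\mathcal M)$, where $N$ and $T$ are disjoint finite alphabets of nonterminals and terminals, $S\in N$, and $\mathcal M$ is a finite set of matrices. A matrix is a finite sequence $m=(A_1\to w_1,\dots,A_n\to w_n)$ of context-free rules with $A_i\in N$, $w_i\in(N\cup T)^*$. We write $x\Rightarrow_m y$ if there are strings $x=x_0,x_1,\dots,x_n=y$ such that $x_i$ is obtained from $x_{i-1}$ by replacing one occurrence of $A_i$ with $w_i$. Let $\Rightarrow$ be the union of the relations $\Rightarrow_m$, and $\Rightarrow^*$ its reflexive transitive closure. The language of $G$ is $L(G)=\{w\in T^*: S\Rightarrow^*w\}$.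

For example, the matrices $(S\to AB)$, $(A\to aA,\ B\to bB)$, $(A\to a,\ B\to b)$ generate $\{a^nb^n:n\ge1\}$. A third nonterminal treated in the same way gives $\{a^nb^nc^n:n\ge1\}$.

**Definition 2 (the two families).** A rule $A\to\lambda$ is an erasing rule. $\lambda M$ is the family of languages of matrix grammars without appearance checking in which erasing rules are allowed. $M$ is the family of languages of those in which every $w_i$ is nonempty. Two languages are identified if they differ at most by $\lambda$.

With this convention $M\subseteq\lambda M$. In a non-erasing grammar no step shortens the string, so languages in $M$ do not contain $\lambda$.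

The first guess is $M=\lambda M$: erasing should be removable. We test it.

*Matrices with one rule.* Then $G$ is a context-free grammar, and the guess is right by the theorem just recalled.

*A counter that is erased.* Consider
$$(S\to AB),\quad (A\to aAY),\quad (A\to a),\quad (Y\to\lambda,\ B\to bB),\quad (B\to b).$$
If $A\to aAY$ is used $n$ times, there are $n$ symbols $Y$. Each must be erased, which happens exactly when $B\to bB$ is used, so the language is $\{a^mb^m:m\ge1\}$. The context-free recipe would note that $Y$ is erasable, allow $A\to aA$, and delete $Y\to\lambda$. This leaves $(B\to bB)$ on its own and produces $a^mb^l$ with $m,l$ independent. The recipe fails exactly because the erasing of $Y$ is tied to another rule in the same matrix: a $Y$ derives nothing, yet it counts. There is a repair: let an unwritten letter play the role of $Y$. With a new nonterminal $D$, the matrices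
$$(S\to AB),\quad (A\to DA),\quad (A\to a),\quad (D\to a,\ B\to bB),\quad (B\to b)$$
generate the same language without erasing.

*An exponential counter.* For a word $u=u_1\cdots u_g\in\{0,1\}^g$ let $\mathrm{val}(u)=\sum_iu_i2^{g-i}$. We call $0,1$ *bits*. Let $\Gamma=\{a,b,c\}\times\{0,1\}$, a set of six letters. We write $a_0$ for $(a,0)$ and so on. Consider
$$L_1=\{uy:\ u\in\{0,1\}^+,\ y\in\Gamma^*,\ |y|\le\mathrm{val}(u)\}.$$
The number of letters is exponential in $|u|$, so we need a counter that doubles. We describe it abstractly, because it is used twice.

Its configurations are triples $(i,y,y')$ with $i\in\{1,2\}$ and $y,y'\ge0$. It starts at $(2,0,0)$. Its moves are: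

* reading a bit $\beta$: $(2,y,y')\to(1,y+\varepsilon,y')$ with $\varepsilon\in\{0,\beta\}$;
* doubling: $(1,y,y')\to(1,y-1,y'+2)$ if $y\ge1$;
* switching: $(1,y,y')\to(2,y,y')$;
* converting: $(2,y,y')\to(2,y+1,y'-1)$ if $y'\ge1$.

**Lemma 1 (counter).** (i) Right after the word $u\in\{0,1\}^+$ has been read, $y+y'\le\mathrm{val}(u)$. (ii) For every $u\in\{0,1\}^+$ and every $r$ with $0\le r\le\mathrm{val}(u)$ there is a run that reads $u$ and has $y=r$, $y'=0$ right after the last reading.

*Proof.* (i) Before the first reading nothing can move, so after it $y+y'\le\beta$. Between two consecutive readings there is one phase with $i=1$ followed by one with $i=2$. In the first, no unit of $y$ is created and each doubling consumes one, so the sum grows by at most the value of $y$ at the start of the phase. It therefore at most doubles. Converting keeps the sum, and reading $\beta$ adds at most $\beta$. Since $\mathrm{val}(u'\beta)=2\,\mathrm{val}(u')+\beta$, induction gives (i).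

(ii) Induction on $|u|$. The case $|u|=1$ is clear. Let $u=u'\beta$ with $u'$ nonempty, so $r\le2\,\mathrm{val}(u')+\beta$.

* If $r$ is even, then $r/2\le\mathrm{val}(u')$. Start from $y=r/2$ after $u'$, double all, convert all, and read $\beta$ with $\varepsilon=0$.
* If $r$ is odd and $\beta=1$, then $(r-1)/2\le\mathrm{val}(u')$. Start from $y=(r-1)/2$, double all, convert all, and read with $\varepsilon=1$.
* If $r$ is odd and $\beta=0$, then $r\le2\,\mathrm{val}(u')-1$, so $x=(r+1)/2\le\mathrm{val}(u')$. Start from $y=x\ge1$, double $x-1$ of the units, convert everything, which gives $2(x-1)+1=r$, and read $0$. ∎

The following non-erasing grammar, with start symbol $H_2$, generates $L_1$ (here $\beta\in\{0,1\}$, $d\in\Gamma$):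
$$(H_2\to\beta H_1),\quad(H_2\to1H_1Y),\quad(H_1\to H_1,\ Y\to Y'Y'),\quad(H_1\to H_2),\quad(H_2\to H_2,\ Y'\to Y),$$
$$(H_2\to\beta),\quad(H_2\to1Y),\quad(Y\to d).$$
The symbols other than bits always stand to the right of $H_i$, so the derived words have the form $uy$. In a derivation of such a word, postpone all steps $(Y\to d)$ to the end; a waiting $Y$ hinders no other matrix. What remains is a run of the counter, in which the last reading uses $(H_2\to\beta)$ or $(H_2\to1Y)$. After that, nothing but $(Y\to d)$ is possible, so $|y|\le\mathrm{val}(u)$ by Lemma 1(i). Conversely Lemma 1(ii) produces exactly $|y|$ symbols $Y$, which we turn into the letters of $y$. So $L_1\in M$: the counter was hidden in unwritten letters once more.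

*One-letter alphabets.* By a theorem of Hauschildt and Jantzen (*Petri net algorithms in the theory of matrix grammars*, Acta Informatica 31 (1994) 719–728), every language over a one-letter alphabet in $\lambda M$ is regular. A regular language without $\lambda$ has a right-linear grammar without erasing rules, hence is in $M$. So here too the guess is right.

Nevertheless the guess is wrong. To see this we make many blocks use one and the same counter.

## 2. A language in which all blocks obey one binary number

Define
$$L=\{u_1y_1u_2y_2\cdots u_gy_g:\ g\ge1,\ u_i\in\{0,1\},\ y_i\in\Gamma^*,\ \exists\,t\in\Gamma^*:\ |t|\le\mathrm{val}(u_1\cdots u_g)\text{ and every }y_i\text{ is a (scattered) subsequence of }t\}.$$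
The word $u=u_1\cdots u_g$ is the *bit-word* and the $y_i$ are the *blocks*. Both can be read off from the word, because bits are not letters of $\Gamma$. Note $\lambda\notin L$.

For example, with $g=1$ the words of $L$ are $0$, $1$, and $1d$ with $d\in\Gamma$. With bit-word $10$ the word $t$ has length at most $2$. So $1\,a_0b_1\,0\,b_1\in L$ (take $t=a_0b_1$), but $1\,a_0b_1\,0\,b_1a_0\notin L$, since a word of length $2$ cannot have two different subsequences of length $2$. With bit-word $11$, three letters are allowed, and $1\,a_0b_1\,1\,b_1a_0\in L$ via $t=a_0b_1a_0$.

The statements also involve a stronger kind of non-erasing device.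

**Definition 3 (appearance checking).** In a matrix grammar with appearance checking some rule occurrences in the matrices are marked. A marked rule $A\to w$ is skipped if $A$ does not occur in the current string, and must be applied if $A$ occurs. $M_{ac}$ is the family of languages of non-erasing matrix grammars with appearance checking.

For example, $(C_1\to C_2,\ A\to D)$ with the second rule marked turns $C_1BB$ into $C_2BB$, and turns $C_1AB$ into $C_2DB$ and nothing else.

**Definition 4 (controlled system).** The Parikh vector of the nonterminals in $x$ records how often each nonterminal occurs in $x$; for $x=ABaA$ over $N=\{A,B\}$ it is $(2,1)$. A controlled system has finite sets $N,T,Q$, a finite set of non-erasing context-free rules, a number $\kappa$, an initial configuration $(q_0,S)$, and final states in $Q$. Configurations are pairs $(q,x)$ with $q\in Q$, $x\in(N\cup T)^*$. A step applies a sequence of at most $\kappa$ rules, one after the other, and changes the state. Which pairs (rule sequence, new state) are allowed at $(q,x)$ depends only on $q$ and on the Parikh vector of the nonterminals in $x$, in an arbitrary way. A word $w\in T^*$ is generated if some $(q,w)$ with $q$ final is reachable.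

**Theorem 1.** $L\in\lambda M$ and $L\notin M$. Hence $M\subsetneq\lambda M$.

**Theorem 2.** (a) $L=h(L_\#)$ with $L_\#\in M$, where $h$ erases one letter $\#$ and $|v|\le4|h(v)|$ for all $v\in L_\#$. So $M$ is not closed even under linear erasing.

(b) $L$ is not generated by any non-erasing context-free rewriting system with finite-state control in which the admissibility of a step depends only on the control state and the Parikh vector of the nonterminals (Definition 4). In particular $L\notin M_{ac}$, so $\lambda M\not\subseteq M_{ac}$; in fact $\lambda M$ and $M_{ac}$ are incomparable.

(c) The inclusion $M\subseteq\lambda M$ is strict already over a two-letter alphabet. Over a one-letter alphabet the two families coincide (by the theorem of Hauschildt and Jantzen).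

Since $\lambda\notin L$ and no language in $M$ or $M_{ac}$ contains $\lambda$, the convention about the empty word plays no role for $L$.

## 3. Generating $L$ with a counter that leaves only marks

We give a non-erasing grammar $G_\#$ for a marked version of $L$. It reads the bits and counts up to $\mathrm{val}(u)$ in symbols $Y$. Then it spends one $Y$ per letter of $t$; in the round of that letter each block may take the letter at most once. Parities prevent a block from taking a letter twice.

The nonterminals are $S,H,Y,Y',X_0,X_1,C_1,C_2,E_0,E_1,F$ and $R_{p,d}$ for $p\in\{0,1\}$, $d\in\Gamma$. The terminals are $\{0,1,\#\}\cup\Gamma$. The matrices are, for all $p,\beta\in\{0,1\}$ and $d\in\Gamma$: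

* start: $(S\to C_2H)$;
* reading: $(C_2\to C_1,\ H\to\beta X_0H)$ and $(C_2\to C_1,\ H\to1X_0HY)$;
* counting: $(C_1\to C_1,\ Y\to Y'Y')$, $(C_1\to C_2)$, $(C_2\to C_2,\ Y'\to Y)$;
* end of reading: $(C_1\to E_0,\ H\to\#)$;
* round start: $(E_p\to R_{p,d},\ Y\to\#,\ X_p\to dX_{1-p})$;
* in a round: $(R_{p,d}\to R_{p,d},\ X_p\to dX_{1-p})$ and $(R_{p,d}\to R_{p,d},\ X_p\to X_{1-p})$;
* round end: $(R_{p,d}\to E_{1-p})$;
* finish: $(E_p\to F)$, $(F\to F,\ X_p\to\#)$, $(F\to\#)$.

No rule erases, so $L_\#:=L(G_\#)\in M$. Let $h$ erase $\#$ and fix all other letters. Replacing the terminal $\#$ by $\lambda$ in all rules gives a grammar with erasing rules for $h(L_\#)$, so $h(L_\#)\in\lambda M$. For example,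
$$S\Rightarrow C_2H\Rightarrow C_11X_0HY\Rightarrow E_01X_0\#Y\Rightarrow R_{0,a_0}1a_0X_1\#\#\Rightarrow E_11a_0X_1\#\#\Rightarrow F1a_0X_1\#\#\Rightarrow F1a_0\#\#\#\Rightarrow\#1a_0\#\#\#,$$
and $h$ maps the result to $1a_0$.

**Step A: $h(L_\#)\subseteq L$.** This step checks that the grammar cannot cheat. Consider a derivation of $v\in L_\#$.

*Shape.* After the start there is always one control symbol ($C_i$, $E_p$, $R_{p,d}$ or $F$), at the left end, until $(F\to\#)$. The reading phase produces $C\,u_1X\,u_2X\cdots u_gX\,H\cdots$ with only $Y,Y'$ to the right of $H$. Here $g\ge1$, because the end of reading needs $C_1$, which is first reached by reading a bit. Hence $h(v)=u_1y_1\cdots u_gy_g$, where $y_i$ is the word of letters emitted by the $i$-th $X$ symbol.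

*Counter.* During the reading phase, the index of $C_i$ and the numbers of symbols $Y$ and $Y'$ form a run of the counter of Lemma 1, so right after the last reading their sum is at most $\mathrm{val}(u)$. The control is then in $C_1$. If it moved to $C_2$, it could leave $C_2$ only by another reading; so it stays in $C_1$ until the end of reading, and no conversion $Y'\to Y$ occurs after the last reading. After the end of reading $Y'$ can never be rewritten, so no $Y'$ is present at that point. In particular no doubling occurred after the last reading. So at the end of reading there are at most $\mathrm{val}(u)$ symbols $Y$ and no $Y'$. From then on a $Y$ is rewritten only by a round start, which consumes exactly one, and all must disappear. So the number $\rho$ of rounds satisfies $\rho\le\mathrm{val}(u)$.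

*Rounds.* Let $t=t_1\cdots t_\rho$ be the letters $d$ of the successive rounds. In a round of parity $p$ (including its starting matrix) only $X_p\to dX_{1-p}$ and $X_p\to X_{1-p}$ act on the $X$ symbols. So each of them acts at most once and emits at most one letter, the letter of the round. So each $y_i$ is a subsequence of $t$, and $|t|=\rho\le\mathrm{val}(u)$. Hence $h(v)\in L$.

**Step B: $L\subseteq h(L_\#)$.** This step produces every word of $L$. Let $w=u_1y_1\cdots u_gy_g\in L$, and let $t$ be a shortest word containing all $y_i$ as subsequences. Then $r:=|t|\le\mathrm{val}(u)$. Fix an embedding of each $y_i$ in $t$. Every position of $t$ is used by some $y_i$, since an unused position could be deleted. By Lemma 1(ii) we can read $u$ so that exactly $r$ symbols $Y$ and no $Y'$ are present right after the last reading. End the reading at once. Now all $X$ symbols are $X_0$ and the control is $E_0$. Perform $r$ rounds with letters $t_1,\dots,t_r$. Start each round at an $X$ whose $y_i$ uses this position. Every other $X$ emits the letter if its embedding uses this position, and makes the silent move $X_p\to X_{1-p}$ otherwise. So all $X$ symbols change parity together with the control. Then finish. The image of the result under $h$ is $w$.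

Together, $L=h(L_\#)\in\lambda M$.

**Step C: only linear erasing is needed.** This step proves the length bound of Theorem 2(a). The symbols $\#$ in $v\in L_\#$ come from $H$, from the $\rho$ symbols $Y$, from the $g$ symbols $X$ and from $F$; there are $g+\rho+2$ of them. Each round emits at least one letter of $\Gamma$, so $|h(v)|\ge g+\rho$. The number of $\#$ is therefore at most $|h(v)|+2\le3|h(v)|$, and $|v|\le4|h(v)|$.

So the final word has room for all the $Y$. What remains is to prove $L\notin M$.

## 4. Cutting a derivation and exchanging its pieces

Let $G=(N,T,S,\mathcal M)$ be non-erasing. If $\alpha=X_1\cdots X_m\Rightarrow^*w\in T^*$, then $w=z_1\cdots z_m$, where $z_i$ is the nonempty word derived from $X_i$ in this derivation, with $z_i=X_i$ if $X_i\in T$. We call $z_i$ the *piece* of $X_i$.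

**Lemma 2 (cut).** There is a constant $c_0$, depending on $G$, such that for $w\in L(G)$ and $1\le\ell\le|w|$ there is $\alpha$ with $S\Rightarrow^*\alpha\Rightarrow^*w$ and $\ell\le|\alpha|\le\ell+c_0$.

*Proof.* Lengths never decrease, and one matrix increases the length by at most a constant $c_0$. Take the first string of length at least $\ell$ in a derivation of $w$. ∎

**Lemma 3 (exchange).** Let $S\Rightarrow^*\alpha'=X'_1\cdots X'_{m'}$, and let $\alpha=X_1\cdots X_m\Rightarrow^*z_1\cdots z_m\in T^*$ with pieces $z_i$. Let $\pi$ be a label-preserving bijection from the nonterminal occurrences of $\alpha'$ to those of $\alpha$. Then $\alpha'\Rightarrow^*z''_1\cdots z''_{m'}\in L(G)$ with pieces $z''_i=X'_i$ if $X'_i\in T$, and $z''_i=z_{\pi(i)}$ otherwise.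

*Proof.* Each rule application in $\alpha\Rightarrow^*z_1\cdots z_m$ acts on a descendant of one nonterminal occurrence of $\alpha$. Perform the same matrices on $\alpha'$, each rule acting on the corresponding descendant of the occurrence matched by $\pi$. At every moment the nonterminals present on both sides correspond to each other, and applicability of a rule does not depend on position. ∎

For the grammar of $\{a^nb^n\}$ after Definition 1, take $\alpha=AB\Rightarrow^*aaabbb$ with pieces $aaa$, $bbb$, and $\alpha'=aAbB$. The lemma gives $aAbB\Rightarrow^*a\,aaa\,b\,bbb$. With $\alpha'=\alpha$ and $\pi$ a transposition the lemma says: *two pieces with equal nonterminal label may be swapped.*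

We use three properties of $L$. Let $w\in L$ have bit-word $u$, $|u|=g$, $K=\mathrm{val}(u)$.

* **(P1)** $w$ contains at most $gK$ letters of $\Gamma$, since every block has length at most $|t|\le K$.
* **(P2)** If $w$ contains exactly $gK$ letters of $\Gamma$, all its blocks are equal: each has length $K$ and is a subsequence of one word of length at most $K$.
* **(P3)** If $|t|=K$, then $w(u,t):=u_1tu_2t\cdots u_gt\in L$.

## 5. Two exchanges that do not yet give a contradiction

Suppose $L=L(G)$ with $G$ non-erasing. Cut derivations of the words $w(u,t)$ at a length polynomial in $g$. Such a string is far shorter than $w(u,t)$, whose length is exponential in $g$ if $u$ starts with $1$. So many words must share their statistics.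

*Same $u$, different $t$.* One would first fix $u$ and say: a short string cannot remember $t$, of which there are exponentially many in $K$; exchange the pieces of $w(u,t)$ and $w(u,t')$ and get a word with unequal blocks. But if the exchange keeps the bit-word $u$ and the number $gK$ of $\Gamma$-letters, then (P2) says that the new word is $w(u,t'')$ for some $t''$ of length $K$, a legitimate word. Nothing forces $t$ to be decided at the cut. In the erasing version of $G_\#$, the string $E_0u_1X_0\cdots u_gX_0Y^K$ derives $w(u,t)$ for every $t$ of length $K$.

*Different $u$.* That string is long because it stores the number $K$. So one would rather confuse $K$ with another number $K'=\mathrm{val}(u')>K$: keep the bits of $u$ and import the letters of $w(u',t')$. The new word would have too many letters for (P1). If all bits are already written at the cut, this works. If some are not, they travel with the pieces. In the extreme case of one piece that contains all bits, the exchange imports $u'$ together with its letters, and there is no contradiction.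

The proof gets past this in two moves. If each piece contains at most one bit, then the bits hidden in pieces with a given label must appear *in increasing order*, by a swap and (P1). So their pattern is described by two numbers, and the second exchange can be made to preserve $u$. If a piece contains two consecutive bits, it contains the whole of $t$ as a factor, and now the first exchange becomes rigid: it must reproduce $t$. Many unwritten parts of some other block then have to agree with this copy of $t$, although pieces with equal label are interchangeable. This forces repetitions in $t$ that most $t$ do not have.

To make the last point precise we need words $t$ without squares. A word is *square-free* if it has no factor $rr$ with $r\ne\lambda$; $abcab$ is square-free and $abab$ is not. Two textbook facts are used: there is an infinite square-free word $\sigma=\sigma_1\sigma_2\cdots$ over $\{a,b,c\}$ (Thue 1906), and two words that commute are powers of a common word.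

**Setting for Sections 6 and 7.** Let $L=L(G)$ with $G=(N,T,S,\mathcal M)$ non-erasing, $k=|N|$, and $c_0$ as in Lemma 2. Let $g$ be large, $\ell=g^3$, $e=\lfloor g/2\rfloor$, and
$$F_g=\{1v0^e:\ v\in\{0,1\}^{g-1-e}\}.$$
The words in $F_g$ have length $g$, and their values are distinct multiples of $2^e$ in $[2^{g-1},2^g)$. Let $\mathcal T_K\subseteq\Gamma^K$ be the set of words whose first track is $\sigma_1\cdots\sigma_K$ and whose second track is an arbitrary word in $\{0,1\}^K$. A square in $t\in\mathcal T_K$ would give a square in $\sigma$, so every $t\in\mathcal T_K$ is square-free. The second track provides the quantity: $|\mathcal T_K|=2^K$.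

For $u\in F_g$, $K=\mathrm{val}(u)$ and $t\in\mathcal T_K$ we have $|w(u,t)|\ge g2^{g-1}\ge\ell$ for large $g$. So by Lemma 2 we can fix a string $\alpha(u,t)$ with
$$S\Rightarrow^*\alpha(u,t)\Rightarrow^*w(u,t),\qquad \ell\le|\alpha(u,t)|\le\ell+c_0,$$
together with a fixed derivation. A symbol occurrence of this string is a *bit-symbol* if its piece contains a bit, and a *$\Gamma$-symbol* otherwise. There are at most $g$ bit-symbols. "Large $g$" will always depend on $G$ only.

## 6. A piece with two bits contains a copy of $t$

**Step 1.** *For large $g$ and every $u\in F_g$ there is $t\in\mathcal T_K$ such that every piece of $\alpha(u,t)$ contains at most one bit.* This step removes the extreme case of the second exchange above. Suppose it fails for some $u\in F_g$: for every $t\in\mathcal T_K$, some piece of $\alpha(u,t)$ has at least two bits.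

**Step 1a: many $t$ with the same statistics.** This prepares an exchange that keeps the bit-word $u$. To $t\in\mathcal T_K$ associate the data:

* for each $A\in N$, the number of $\Gamma$-symbols of $\alpha(u,t)$ labelled $A$;
* the number of terminal $\Gamma$-symbols;
* the sequence of bit-symbols from left to right, each given by its label in $N\cup\{0,1\}$ and the number of bits in its piece.

The first two items have at most $(\ell+c_0+1)^{k+1}$ possibilities. The numbers of bits are positive and sum to $g$, which leaves at most $2^g$ sequences, and the labels at most $(k+2)^g$ choices. So some class $\mathcal C\subseteq\mathcal T_K$ of words with equal data has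
$$|\mathcal C|\ \ge\ \frac{2^K}{(\ell+c_0+1)^{k+1}(2k+4)^g}.\tag{1}$$

**Step 1b: one string for all $t\in\mathcal C$.** This is the exchange "same $u$, different $t$", made rigid by the piece with two bits. Fix $t_0\in\mathcal C$ and put $\alpha_0=\alpha(u,t_0)$. Let $t\in\mathcal C$. Apply Lemma 3 with $\alpha'=\alpha_0$ and $\alpha=\alpha(u,t)$. Match the $i$-th bit-symbol with the $i$-th bit-symbol whenever it is a nonterminal, and the nonterminal $\Gamma$-symbols by any label-preserving bijection. The result is a word $w''\in L$.

Its bit-word is $u$. Indeed, the $i$-th bit-symbol of $\alpha_0$ receives the piece of the $i$-th bit-symbol of $\alpha(u,t)$ (for terminal bit-symbols the labels agree), and all other pieces contain no bit. It has exactly $gK$ letters of $\Gamma$: all nonterminal pieces come from $w(u,t)$, and the numbers of terminal $\Gamma$-symbols agree. By (P2) all blocks of $w''$ are equal. Some bit-symbol has a piece with at least two bits. This piece comes from $w(u,t)$, so it contains a factor $u_i\,t\,u_{i+1}$. So one block of $w''$ is $t$, and hence $w''=w(u,t)$. We have shown: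

> For every $t\in\mathcal C$ we have $\alpha_0\Rightarrow^*w(u,t)$. The bit-symbols are the same occurrences of $\alpha_0$ with the same numbers of bits for all $t\in\mathcal C$, and one fixed bit-symbol has a piece containing a factor $u_itu_{i+1}$, with $i$ independent of $t$.

From now on we use these derivations.

**Step 1c: many pieces inside one block.** This finds a block that is still mostly unassembled. The string $\alpha_0$ has at least $\ell-g$ $\Gamma$-symbols. The piece of a $\Gamma$-symbol lies inside one block, whose index is the number of bits to its left, which is independent of $t$. This index is at least $1$, because words of $L$ begin with a bit. So there is a block index $j$ such that the number $s$ of $\Gamma$-symbols with piece in block $j$ satisfies $s\ge(\ell-g)/g=g^2-1$. These $\Gamma$-symbols are consecutive in $\alpha_0$, since a bit-symbol between two of them would put a bit between their pieces. Let $\lambda_1,\dots,\lambda_s\in N\cup\Gamma$ be their labels and $z_1,\dots,z_s$ their pieces, which depend on $t$. Block $j$ of $w(u,t)$ is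
$$t=x\,z_1z_2\cdots z_s\,y,\tag{2}$$
where $x,y$ are the possibly empty parts covered by the neighboring bit-symbols.

**Step 1d: equal labels give equal pieces.** This turns interchangeability into redundancy in $t$. Let $p<q$ with $\lambda_p=\lambda_q\in N$. Swap the two pieces (Lemma 3). The result is in $L$, has bit-word $u$ and $gK$ letters of $\Gamma$, and still contains the factor $u_itu_{i+1}$, because that factor lies inside the piece of a bit-symbol, which was not touched. By (P2) all blocks of the result equal $t$. Let $m=z_{p+1}\cdots z_{q-1}$. Comparing block $j$ before and after the swap gives
$$z_pmz_q=z_qmz_p,$$
and this word is a factor of $t$. If $|z_p|=|z_q|$, then $z_p=z_q$. Suppose $|z_p|\ne|z_q|$. Appending $m$ gives $(z_pm)(z_qm)=(z_qm)(z_pm)$, so $z_pm=r^\mu$ and $z_qm=r^\nu$ for some $r\ne\lambda$. Here $\mu,\nu\ge1$ because pieces are nonempty, and $\mu\ne\nu$ because the lengths differ. One of $\mu,\nu$ is at least $2$, and both $z_pm$ and $z_qm$ are factors of $t$. So $t$ contains $rr$, a contradiction to square-freeness. Hence $z_p=z_q$.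

Square-freeness is really used: in $t=aaa$ with $z_p=a$, $m=\lambda$, $z_q=aa$, the swap changes nothing although the pieces differ.

**Step 1e: too few $t$.** This bounds $|\mathcal C|$ from above. Prescribe $|x|$ and, for each nonterminal label occurring among the $\lambda_i$, the common length of its pieces. This gives at most $(K+1)^{k+1}$ possibilities. Since terminals have length $1$, the positions of all $z_1,\dots,z_s$ in $t$ are then determined. All $\lambda_i$ except at most $k$ (the first occurrences of nonterminals) are either terminals, whose letter is given by $\alpha_0$, or repeated labels, whose piece equals that of the first occurrence by Step 1d. Each of these at least $s-k$ pieces covers at least one position, and its letters are determined by $\alpha_0$ and the letters at the remaining positions. The first track of $t$ is fixed. So at most $K-(s-k)$ bits of the second track are free. Since $K+1\le2^g$,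
$$|\mathcal C|\ \le\ (K+1)^{k+1}2^{K-s+k}\ \le\ 2^{g(k+1)+K-s+k}.\tag{3}$$
Combining (1) and (3), where $K$ cancels,
$$g^2-1\ \le\ s\ \le\ g(k+1)+k+(k+1)\log_2(g^3+c_0+1)+g\log_2(2k+4),\tag{4}$$
which is false for large $g$, uniformly in $u$. This proves Step 1.

## 7. Bits in increasing order, and a word with too many letters

**Step 2.** *Contradiction.* We now carry out the exchange "different $u$". For each $u\in F_g$ choose $t_u$ by Step 1 and put $\alpha(u)=\alpha(u,t_u)$. Every bit-symbol of $\alpha(u)$ has exactly one bit in its piece; call it its bit.

**Step 2a: the threshold property.** This shows that the bits hidden under one label carry little information. Claim: for each $A\in N$, the bits of the bit-symbols labelled $A$ in $\alpha(u)$, read from left to right, form a word in $0^*1^*$. Otherwise there are two bit-symbols labelled $A$, the left one with bit $1$ and the right one with bit $0$. Swap their pieces. The resulting word is in $L$ and has $g\,\mathrm{val}(u)$ letters of $\Gamma$. Since every piece has at most one bit, its bit-word $\tilde u$ is $u$ with these two bits exchanged. So $|\tilde u|=g$ and $\mathrm{val}(\tilde u)<\mathrm{val}(u)$, which contradicts (P1).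

**Step 2b: two numbers with the same statistics.** This is the pigeonhole step. To $u\in F_g$ associate, for each $A\in N$, the number of bit-symbols of $\alpha(u)$ labelled $A$, the number of those with bit $0$, and the number of $\Gamma$-symbols labelled $A$. There are at most $(g^3+c_0+1)^{3k}$ possible data, which is less than $2^{g-1-e}=|F_g|$ for large $g$. So there are distinct $u,u'\in F_g$ with equal data. Name them so that $K=\mathrm{val}(u)<K'=\mathrm{val}(u')$. Both values are multiples of $2^e$, so $K'-K\ge2^e$.

**Step 2c: mixing.** This builds a word with the bits of $u$ and the letters of $u'$. Apply Lemma 3 with $\alpha'=\alpha(u)$ and $\alpha=\alpha(u')$, the latter continued as in the derivation of $w(u',t_{u'})$. For each $A\in N$ match the $j$-th bit-symbol labelled $A$ with the $j$-th bit-symbol labelled $A$, and the $\Gamma$-symbols labelled $A$ in any way. By the threshold property, in both strings the $j$-th bit-symbol labelled $A$ has bit $0$ exactly if $j$ is at most the number of those with bit $0$, and these numbers agree. So every nonterminal bit-symbol of $\alpha(u)$ receives a piece with the same bit as before. Terminal bit-symbols stay, and $\Gamma$-symbols receive pieces without bits. The resulting word $w''\in L$ has bit-word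 exactly $u$.

The word $w(u',t_{u'})$ has $gK'$ letters of $\Gamma$. At most $|\alpha(u')|\le\ell+c_0$ of them are terminals of $\alpha(u')$; all others lie in pieces of nonterminals and occur in $w''$. So $w''$ has at least $gK'-(\ell+c_0)$ letters of $\Gamma$, and by (P1) at most $gK$. Hence
$$g2^e\ \le\ g(K'-K)\ \le\ g^3+c_0,\tag{5}$$
which is false for large $g$. So $L\notin M$. With Section 3 this proves Theorem 1 and Theorem 2(a). ∎

## 8. Finite control and appearance checking

**Step 3: controlled systems.** We check that Sections 4 to 7 survive for the systems of Definition 4, which proves the first claim of Theorem 2(b).

Lemma 2 holds: lengths do not decrease, and a step adds at most a constant. Lemma 3 holds if $\alpha'$ and $\alpha$ occur with the same state. The bijection $\pi$ makes the nonterminal Parikh vectors of $\alpha'$ and $\alpha$ equal. Along the simulated derivation the states and the nonterminal Parikh vectors coincide with those of the original one, so every step is allowed there too, and the final state is the same. Nothing else about $G$ was used.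

In the argument, cuts are now reachable configurations. Add the state at the cut to the data in Steps 1a and 2b. Then the exchanges of Steps 1b and 2c are between strings with the same state, and the swaps of Steps 1d and 2a take place inside one string and keep its state. The numbers of data are multiplied by $|Q|$: the right-hand side of (4) gains $\log_2|Q|$, and Step 2b needs $|Q|(g^3+c_0+1)^{3k}<2^{g-1-e}$. Both contradictions remain for large $g$. So $L$ is not generated by a controlled system.

**Step 4: $L\notin M_{ac}$.** Here we only have to see that non-erasing matrix grammars with appearance checking are controlled systems. Take one state, which is final. Executing a matrix means applying the sequence of its rules that are not skipped. Whether a marked rule is skipped depends only on which nonterminals are present at that moment. This is determined by the Parikh vector at the beginning of the step and the rules applied so far. So $L\in\lambda M\setminus M_{ac}$.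

**Step 5: $M_{ac}\not\subseteq\lambda M$.** This gives incomparability. Consider the matrices
$$(S\to C_1A),\quad(C_1\to C_1,\ A\to BB),\quad(C_1\to C_2,\ A\to D),\quad(C_2\to C_2,\ B\to A),\quad(C_2\to C_1,\ B\to D),$$
$$(C_1\to C_3),\quad(C_3\to C_3,\ A\to a),\quad(C_3\to a),$$
where the rules $A\to D$ and $B\to D$ are marked, and $D$ has no rules. In a derivation of a terminal word $D$ never appears. So $C_1$ changes to $C_2$ only if no $A$ is present, and $C_2$ changes to $C_1$ only if no $B$ is present. Hence, whenever a $C_1$-phase begins, the string is $C_1A^{2^n}$ for some $n\ge0$. If it is left for $C_2$, all $A$ have been doubled, all resulting $B$ are turned into $A$, and the next $C_1$-phase begins with $C_1A^{2^{n+1}}$. If it is left for $C_3$, no $B$ may be present, since $B$ could not be rewritten any more; so no doubling was done in this phase. Then all $A$ become $a$ before $C_3\to a$ is used, since nothing can be rewritten without a control symbol. The language is $\{a^{2^n+1}:n\ge0\}$. It is not regular, because a regular set over one letter has an ultimately periodic set of lengths. So by the theorem of Hauschildt and Jantzen it is not in $\lambda M$, with or without $\lambda$. Hence $\lambda M$ and $M_{ac}$ are incomparable, and Theorem 2(b)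 is proved. ∎

## 9. One letter, two letters

The one-letter part of Theorem 2(c) was shown in Section 1: by the theorem of Hauschildt and Jantzen the one-letter languages of $\lambda M$ are regular, and regular languages without $\lambda$ are in $M$.

For two letters, let $\Delta=\{0,1\}\cup\Gamma$, which has $8$ letters, and let $\varphi:\Delta^*\to\{0,1\}^*$ be a homomorphism that maps $\Delta$ bijectively onto $\{0,1\}^3$. Applying $\varphi$ to the terminals in the rules of a grammar for $L$ gives $\varphi(L)\in\lambda M$. Since $\varphi$ is injective on $\Delta^*$, we have $\varphi^{-1}(\varphi(L))=L$. As $\lambda\notin L$, also $\varphi(L)\subseteq(\{0,1\}^3)^+$. So if $\varphi(L)$ were in $M$, then $L$ would be in $M$ by the following lemma, a contradiction. Hence $\varphi(L)\in\lambda M\setminus M$.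

**Lemma 4.** If $J\subseteq(\{0,1\}^3)^+$ and $J\in M$, then $\varphi^{-1}(J)\in M$.

The difficulty is that three letters must shrink to one without erasing. The idea is to group the symbols of a string into blocks, each responsible for exactly one codeword end; a *codeword* here is one of the consecutive factors of length $3$ of $z\in J$.

*Proof.* Let $G=(N,\{0,1\},S,\mathcal M)$ be non-erasing with $L(G)=J$; any further terminals are counted as nonterminals without rules. Let $P=\{0,1\}^{\le2}$, and for $p\in P$, $x\in\{0,1\}$ let $\delta(p,x)=px$ if $|p|<2$ and $\delta(p,x)=\lambda$ if $|p|=2$. So $\delta$ remembers the part of the current codeword that has been read.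

**Annotated symbols.** These record what a symbol will contribute. They are $[p,X,q,f]$ with $X\in N\cup\{0,1\}$, $p,q\in P$, $f\in\{0,+\}$. For $X=x\in\{0,1\}$ we require $q=\delta(p,x)$, and $f=+$ exactly if $|p|=2$. The meaning is that the piece of $X$ is read from state $p$ to state $q$, and $f=+$ exactly if a codeword ends inside it. A rule $A\to X_1\cdots X_r$ yields the annotated rules
$$[p_0,A,p_r,f]\to[p_0,X_1,p_1,f_1]\cdots[p_{r-1},X_r,p_r,f_r]$$
with $f=+$ exactly if some $f_i=+$.

For example, let $z=010110$, with codewords $010$ and $110$. Symbols $A,B$ with pieces $0101$ and $10$ are annotated $[\lambda,A,1,+]$ and $[1,B,\lambda,+]$.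

**Blocks and the grammar $G'$.** In this proof, a block is a string $\beta=\rho Z\tau$ of annotated symbols in which $Z$ has flag $+$, all symbols of $\rho,\tau$ have flag $0$, and $|\rho|,|\tau|\le2$. There are finitely many blocks. Let the nonterminals of $G'$ be all $\langle\beta\rangle$, with start symbol $\langle[\lambda,S,\lambda,+]\rangle$. If replacing one symbol of $\beta$ by an annotated rule gives a string $\beta_1\cdots\beta_r$ with blocks $\beta_i$, then $\langle\beta\rangle\to\langle\beta_1\rangle\cdots\langle\beta_r\rangle$ is a *block rule* induced by the underlying rule of $G$. Here $r\ge1$, because a string with a flag $+$ is replaced by a string with a flag $+$. The matrices of $G'$ are all sequences obtained from a matrix of $\mathcal M$ by choosing for each rule an induced block rule, together with the final matrices $(\langle\beta\rangle\to d)$ whenever $\beta$ consists of annotated terminals, $Z=[p,x,\lambda,+]$ and $d=\varphi^{-1}(px)$. The last expression makes sense because $|p|=2$, so $px\in\{0,1\}^3$. The grammar $G'$ is non-erasing.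

**Soundness.** We show $L(G')\subseteq\varphi^{-1}(J)$. In a derivation of a terminal word of $G'$, postpone the final matrices to the end; they act on blocks to which no block rule applies, so this is possible. Before them, concatenate the blocks and forget the annotations. This turns the derivation into a $G$-derivation of some $z\in J$. Each step replaces $[p_0,A,p_r,f]$ by a chain that starts at $p_0$ and ends at $p_r$. So at all times the annotations of consecutive symbols match, the first one begins with $\lambda$, and the last one ends with $\lambda$. At the end, the annotated terminals therefore record the reading of $z$ by $\delta$ from $\lambda$ to $\lambda$. Those with flag $+$ are exactly the codeword ends, and if such a terminal is $[p,x,\lambda,+]$, its codeword is $px$. Each block contains exactly one of them, so the blocks correspond, from left to right, to the codewords of $z$, and the output is $\varphi^{-1}(z)$.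

**Completeness.** We show $\varphi^{-1}(J)\subseteq L(G')$. Take a $G$-derivation of $z\in J$, and annotate all symbols in all its intermediate strings, also those inside the matrices, according to their pieces. Every rule application becomes an application of an annotated rule, and $S$ becomes $[\lambda,S,\lambda,+]$, since $z$ consists of at least one full codeword. In each annotated string a maximal run of flag-$0$ symbols derives consecutive letters among which no codeword ends. These are at most $2$ letters, so the run consists of at most $2$ symbols, because pieces are nonempty.

Start with the single block $[\lambda,S,\lambda,+]$, and keep the invariant that the current annotated string is the concatenation of the current blocks. When a rule is applied inside a block, the new string for this block contains a flag $+$. Split it into one part for each symbol with flag $+$: the run of flag-$0$ symbols between two consecutive such symbols goes to the left part, the leading run to the first part, and the trailing run to the last part. All these runs lie inside maximal runs of the whole string, hence have length at most $2$. So the parts are blocks, and the step is a block rule. At the end all blocks consist of annotated terminals, and the symbol $Z$ of each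 has the form $[p,x,\lambda,+]$ with $|p|=2$. Apply the final matrices; the output is $\varphi^{-1}(z)$. ∎

This completes the proof of Theorem 2. ∎
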